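# Positive power bounded operators on $L_p$ without a dominated ergodic theorem

## The maximal estimate fails above power bound 1

**Theorem 1.** Let $1<p<\infty$, $q=p/(p-1)$ and $\varepsilon>0$. For a bounded operator $T$ put
$$A_nf=A_n(T)f=\frac1n\sum_{j=0}^{n-1}T^jf\qquad(n\ge1).$$
There are a positive operator $T$ on $\ell_p=\ell_p(\{0,1,2,\dots\})$ with $\sup_{n\ge0}\|T^n\|\le1+\varepsilon$ and a function $0\le f\in\ell_p$ such that $\sup_nA_n(T)f\notin\ell_p$; in fact it is not in weak-$\ell_p$. Hence, for this $T$, no finite $C$ satisfies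
$$\Big\|\sup_{n\ge1}A_n|f|\Big\|_p\le C\,\|f\|_p\qquad\text{for all } f.\tag{1}$$

**Theorem 2.** Let $1<p<\infty$ and let $(X,\Sigma,\mu)$ be $\sigma$-finite.

1. The following are equivalent:
   - (a) every positive power bounded $T$ on $L_p(\mu)$ satisfies $\|\sup_nA_n|f|\|_p\le C_T\|f\|_p$ for all $f$;
   - (b) for some $\varepsilon>0$, every positive $T$ on $L_p(\mu)$ with $\sup_n\|T^n\|\le1+\varepsilon$ satisfies such an estimate;
   - (c) $\dim L_p(\mu)<\infty$.

   By Akcoglu's theorem the estimate holds when $\sup_n\|T^n\|\le1$. So the power bound $1$ is exactly the threshold.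
2. In Theorem 1, $T$ can moreover be chosen with $\|T^n-T^{n+1}\|\le2(1+\varepsilon)/(n+1)$ for all $n\ge1$.
3. For every $r<\infty$ there are a positive power bounded $T$ on $\ell_p$ and $0\le f\in\ell_p$ with $\sup_nA_nf\notin\ell_{r,\infty}$. For $r=\infty$ this is impossible: $\|\sup_nA_n|f|\|_\infty\le\sup_n\|T^n\|\,\|f\|_p$ always holds on $\ell_p$.

Now let us unpack the words. The operator $T$ is *positive* if $Tf\ge0$ whenever $f\ge0$. It is *power bounded* if $\sup_{n\ge0}\|T^n\|<\infty$. All suprema of functions are pointwise. *Weak-$\ell_r$*, written $\ell_{r,\infty}$, is the set of $\varphi$ with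
$$\|\varphi\|_{r,\infty}=\sup_{t>0}\,t\cdot\#\{x:|\varphi(x)|>t\}^{1/r}<\infty .$$
By Chebyshev's inequality $\ell_r\subset\ell_{r,\infty}$. For example, $(x+1)^{-1/r}$ is in $\ell_{r,\infty}$, since at most $t^{-r}$ points $x\ge 0$ satisfy $(x+1)^{-1/r}>t$, but it is not in $\ell_r$.

The textbook fact in the background is Akcoglu's dominated ergodic theorem (Krengel, *Ergodic Theorems*, Theorem 2.5, p. 189): if $T$ is a positive contraction in a space $L_p$ with $1<p<\infty$, then
$$\Big\|\sup_{n\ge1}A_n|f|\Big\|_p\le q\,\|f\|_p\qquad\text{for all } f\in L_p.\tag{2}$$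
Krengel notes that the theorem is open for positive power bounded $T$. The precise question is whether, for every $\sigma$-finite $\mu$, every $1<p<\infty$ and every positive power bounded $T$, estimate (1) holds with some $C<\infty$ that may depend on $p$ and $T$. Theorem 1 answers no, for every $p$, and with a power bound as close to $1$ as we like. Note that $C$ may depend on $T$, so it would not suffice to find operators whose constants get worse and worse: we need one operator for which the maximal function of one $f$ leaves $\ell_p$.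

## Cases where the estimate holds, and where renorming breaks down

**Finite dimension.** On $\ell_p(\{1,\dots,N\})$ each coordinate of $A_n|f|$ is at most $\|A_n|f|\|_p\le\sup_n\|T^n\|\,\|f\|_p$. So (1) holds with $C=N^{1/p}\sup_n\|T^n\|$. This constant grows with $N$, which leaves room for a counterexample in infinite dimension.

**One projection.** Let $T=E$ be a positive projection, $E^2=E$. Then $A_n=\frac1nI+(1-\frac1n)E$, so $\sup_nA_n|f|\le|f|+E|f|$ and (1) holds with $C=1+\|E\|$. A small example that is not a contraction: on $\ell_p(\{0,1\})$ let $E\delta_0=\delta_1$ and $E\delta_1=\delta_1$, so that $E(\delta_0+\delta_1)=2\delta_1$ and $\|E\|\ge2/2^{1/p}=2^{1/q}>1$.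

**Changing the weight.** Let $1\le w\le2$ on $\{0,1,2,\dots\}$ and $T\delta_x=\frac{w(x+1)}{w(x)}\delta_{x+1}$. If $D$ is multiplication by $w$ and $S$ is the right shift, then $T=DSD^{-1}$. Since $D$ and $D^{-1}$ are multiplications by positive functions, $\sup_nA_n(T)|f|=D\sup_nA_n(S)|D^{-1}f|$. As $S$ is a positive contraction, (2) gives (1) with $C=2q$.

The last case suggests a first approach to a proof: find an equivalent norm in which $T$ is a contraction, and apply Akcoglu's theorem there. Such a norm always exists. Put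
$$|||f|||=\sup_{n\ge0}\big\|T^n|f|\big\|_p .$$
Since $T^n|f+g|\le T^n|f|+T^n|g|$, this is a norm, and $\|f\|_p\le|||f|||\le\sup_n\|T^n\|\,\|f\|_p$. Since $|Tf|\le T|f|$, we get $|||Tf|||\le|||f|||$.

The approach stops at the next line: $|||\cdot|||$ need not be an $L_p$ norm for any weight, and (2) is a statement about $L_p$ norms. A weighted $L_p$ norm satisfies $\|f+g\|^p=\|f\|^p+\|g\|^p$ for disjointly supported $f,g$. For the projection $E$ above,
$$|||f|||=\max\big(\|f\|_p,\ |f(0)|+|f(1)|\big),$$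
so $|||\delta_0|||=|||\delta_1|||=1$ but $|||\delta_0+\delta_1|||=2\ne2^{1/p}$. Already one projection that collects mass from two places onto one place destroys the $L_p$ structure. We shall build the counterexample from projections that collect mass in this way.

## Mixing a nested sequence of projections into one operator

One projection is harmless. The next statement shows that an infinite nested sequence can be packed into one operator $T$ whose averages see every projection of the sequence.

**Proposition 3.** Let $E_0=I,E_1,E_2,\dots$ be positive operators on $\ell_p$ with $\|E_k\|\le K$ for all $k$ and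
$$E_jE_k=E_{\max(j,k)}\qquad(j,k\ge0).\tag{3}$$
Let $c_k=1-16^{-(k+1)}$ for $k\ge-1$ (so $c_{-1}=0$) and
$$T=\sum_{k\ge0}(c_k-c_{k-1})E_k .$$
Then $T$ is positive, $\sup_{n\ge0}\|T^n\|\le K$, for $n\ge1$
$$T^n=\sum_{k\ge0}(c_k^n-c_{k-1}^n)E_k,\tag{4}$$
and
$$\sup_nA_n(T)f\ \ge\ \tfrac12\sup_kE_kf\qquad(0\le f\in\ell_p).\tag{5}$$

*Proof.*

**Step 1: the powers.** The purpose is (4) and the power bound. The weights $c_k-c_{k-1}=15\cdot16^{-(k+1)}$ are positive with sum $1$, so the series converges absolutely in operator norm and $T\ge0$. Think of $T$ as choosing a random index $k$ with this weight and applying $E_k$. Then $c_k$ is the probability that the index is at most $k$. Expand $T^n$ for $n\ge1$; absolute convergence allows any grouping of terms. By (3) the product $E_{k_1}\cdots E_{k_n}$ equals $E_{\max k_i}$. The total weight of the $n$-tuples with $\max k_i\le k$ is $c_k^n$, so the total weight of those with maximum exactly $k$ is $c_k^n-c_{k-1}^n$. This is (4). The coefficients are nonnegative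 with sum $\lim_kc_k^n=1$, hence $\|T^n\|\le K$. For $n=0$, $\|T^0\|=1=\|E_0\|\le K$.

**Step 2: the averages.** The purpose is to write $A_n(T)$ in the $E_k$. Formula (4) also holds for $n=0$ if we read $c_{-1}^0$ as $0$: the coefficient of $E_0$ is then $1-0=1$, all others are $1-1=0$, and $E_0=I$. Put $a_n(c)=\frac1n\sum_{j=0}^{n-1}c^j$ for $c>0$, and $a_n(c_{-1}):=0$. Averaging (4) gives
$$A_n(T)=\sum_{k\ge0}\big(a_n(c_k)-a_n(c_{k-1})\big)E_k .$$
All coefficients are $\ge0$, because $a_n$ is nondecreasing in $c$.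

**Step 3: isolating $E_k$.** The purpose is to find a time $n$ at which the coefficient of $E_k$ is at least $\frac12$. Take $n=4\cdot16^k$. The terms $c_k^j$ with $j<n$ are all $\ge c_k^n$, so by Bernoulli's inequality
$$a_n(c_k)\ge c_k^n\ge1-n16^{-(k+1)}=1-\tfrac4{16}=\tfrac34 .$$
For $k\ge1$, summing the geometric series,
$$a_n(c_{k-1})\le\frac1{n(1-c_{k-1})}=\frac1{n\,16^{-k}}=\tfrac14 ,$$
and for $k=0$ we have $a_n(c_{-1})=0$. So the coefficient of $E_k$ in $A_{4\cdot16^k}(T)$ is at least $\frac12$. All other terms are nonnegative on $f\ge0$, hence $A_{4\cdot16^k}(T)f\ge\frac12E_kf$. Taking the supremum over $k$ gives (5). $\square$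

So it is enough to find uniformly bounded positive $E_k$ with (3) for which $\sup_kE_kf$ is not controlled in $\ell_p$. The $E_k$ cannot all be contractions. If $K=1$, then $T$ is a positive contraction, and (5) with (2) gives $\|\sup_kE_kf\|_p\le2q\|f\|_p$.

## Pushing mass to the right

Here is a source of families with (3). Fix a sequence $b=(b(n))_{n\ge1}\in\ell_p$ with $b\ge0$. Let $Q_k$ take the mass at site $k-1$, remove it, and spread it to the right according to $b$:
$$Q_kf=f-f(k-1)\delta_{k-1}+f(k-1)\sum_{n\ge1}b(n)\,\delta_{k-1+n}\qquad(k\ge1).\tag{6}$$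
Since $b\in\ell_p$, $Q_k$ is bounded on $\ell_p$; it is positive because $b\ge0$. Put $E_0=I$ and $E_k=Q_kQ_{k-1}\cdots Q_1$. So $E_k$ clears the sites $0,1,\dots,k-1$ in this order. If $b$ is a probability law, then $E_k\delta_y$, for $y<k$, is the law of the place where the random walk started at $y$, with independent steps of law $b$, first enters $[k,\infty)$.

Let $H(z,d)$, for $z\ge0$ and $d\ge1$, be defined by $H(z,1)=b(z+1)$ and the recursion
$$H(z-1,d+1)=H(z,d)+H(0,d)\,b(z)\qquad(z,d\ge1).\tag{7}$$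
In the random walk picture $H(z,d)$ is the probability that a walk started at distance $d$ below a level first enters at height $z$ above that level. Recursion (7) describes raising the level by one: either the walk had already jumped strictly past the old level, or it landed exactly on the old level and takes one more step.

**Lemma 4.** For every $0\le b\in\ell_p$ the operators $E_k$ satisfy (3). If $f$ is supported in $[k,\infty)$, then $E_kf=f$. For $y<k$,
$$E_k\delta_y(x)=H(x-k,\,k-y)\ \ (x\ge k),\qquad E_k\delta_y(x)=0\ \ (x<k).\tag{8}$$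
Consequently, for every $x$,
$$E_xf(x)=f(x)+\sum_{y<x}H(0,x-y)f(y).\tag{9}$$

*Proof.*

**Step 1: the product rule.** The purpose is (3). By (6), $Q_if=f$ whenever $f(i-1)=0$. This gives the statement about $f$ supported in $[k,\infty)$, since then $f(i-1)=0$ for all $i\le k$. Next, $E_kf$ vanishes on $\{0,\dots,k-1\}$ for every $f$. This goes by induction: if $E_{k-1}f$ vanishes on $\{0,\dots,k-2\}$, then $Q_k$ sets coordinate $k-1$ to $0$ and adds mass only at sites $\ge k$. Hence $Q_iE_k=E_k$ for $i\le k$. Let $j\le k$. Then $E_jE_k=Q_j\cdots Q_1E_k=E_k$. In particular $E_jE_j=E_j$, and so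
$$E_kE_j=Q_k\cdots Q_{j+1}(E_jE_j)=Q_k\cdots Q_{j+1}E_j=E_k .$$

**Step 2: the matrix of $E_k$.** The purpose is (8), by induction on $k\ge y+1$. For $k=y+1$: $Q_1,\dots,Q_y$ fix $\delta_y$, so $E_{y+1}\delta_y=Q_{y+1}\delta_y=\sum_{n\ge1}b(n)\delta_{y+n}$. Its value at $x\ge y+1$ is $b(x-y)=H(x-y-1,1)$, as claimed. For the step from $k$ to $k+1$, apply $Q_{k+1}$ to $E_k\delta_y$. It removes the value at site $k$, which is $H(0,k-y)$. At $x\ge k+1$ the new value is
$$H(x-k,k-y)+H(0,k-y)\,b(x-k)=H(x-k-1,\,k+1-y),$$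
by (7) with $z=x-k$ and $d=k-y$. This is (8) for $k+1$.

**Step 3: formula (9).** Write $f=f1_{[0,x)}+f1_{[x,\infty)}$. The second part is fixed by $E_x$, and contributes $f(x)$ at $x$. The first part is a finite combination of $\delta_y$ with $y<x$, and (8) with $k=x$ gives the sum. $\square$

So (3) comes for free. What remains is to choose $b$ so that $\sup_k\|E_k\|<\infty$ while the right side of (9), which is a lower bound for $\sup_kE_kf(x)$ when $f\ge 0$, is too large for $\ell_p$. Simple choices of $b$ show that these two demands pull against each other.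

**Unit steps.** Let $b=\beta\delta_1$ with $0<\beta\le1$. By (7), $H(0,d)=\beta^d$ and $H(z,d)=0$ for $z\ge1$.

For $\beta<1$ the maximal function is too small: for $f\ge0$, $E_kf(x)$ is $0$ if $k>x$, is $f(x)$ if $k<x$, and is $\sum_{y\le x}\beta^{x-y}f(y)$ if $k=x$. So $\|\sup_kE_kf\|_p\le(1-\beta)^{-1}\|f\|_p$, by Young's inequality.

For $\beta=1$ the maximal function is huge, $E_xf(x)=\sum_{y\le x}f(y)$, but $E_k1_{[0,k)}=k\delta_k$ shows that $\|E_k\|\ge k/k^{1/p}=k^{1/q}\to\infty$.

**Bounded steps.** Let $b$ be a probability law on $\{1,\dots,L\}$. By (7), induction on $d$ gives $\sum_zH(z,d)=1$ and $H(z,d)=0$ for $z\ge L$. So $E_k1_{[0,k)}$ has total mass $k$ on the $L$ sites $k,\dots,k+L-1$. By Hölder its norm is at least $kL^{-1/q}$, so $\|E_k\|\ge(k/L)^{1/q}\to\infty$.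

With bounded steps the mass piles up right after the level $k$. The way out is a step law with so heavy a tail that mass coming from distance $d$ lands spread out over a range of length about $d$. Then $H(z,d)$ can behave like a kernel that is homogeneous of degree $-1$, as Hilbert's kernel $1/(d+z)$ is, and such kernels can be bounded on $\ell_p$. At the same time $H(0,d)$ can decay like $d^{\alpha-1}$ with $\alpha>0$, so that the sum in (9) is a fractional integral of $f$, and this is not bounded on $\ell_p$.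

## The step law with generating function $1-(1-t)^\alpha$

Fix $0<\alpha<1/p$. The binomial series gives, for $0\le t<1$,
$$1-(1-t)^\alpha=\sum_{n\ge1}b(n)t^n,\qquad b(n)=\frac{\alpha(1-\alpha)(2-\alpha)\cdots(n-1-\alpha)}{n!}=\frac{\alpha\,\Gamma(n-\alpha)}{\Gamma(1-\alpha)\,n!}>0 ,$$
and letting $t\uparrow1$ shows $\sum_nb(n)=1$. The first values are $b(1)=\alpha$ and $b(2)=\frac{\alpha(1-\alpha)}2$. We need $H$ for this $b$. Put
$$c=\frac1{\Gamma(\alpha)\Gamma(1-\alpha)}=\frac{\sin\pi\alpha}\pi,\qquad g_d=\frac{\Gamma(d+\alpha)}{\Gamma(d)}\ (d\ge1),\qquad h_z=\frac{\Gamma(z+1-\alpha)}{\Gamma(z+1)}\ (z\ge0).$$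
Since $g_1=\Gamma(1+\alpha)=\alpha\Gamma(\alpha)$, we have $cg_1=\alpha/\Gamma(1-\alpha)$, and therefore $H(z,1)=b(z+1)=\dfrac{c\,g_1h_z}{z+1}$. One application of (7), with $h_{z+1}=h_z\frac{z+1-\alpha}{z+1}$ and $H(0,1)=b(1)=\alpha$, gives
$$H(z,2)=b(z+2)+\alpha b(z+1)=\frac{c\,g_1h_z}{z+1}\Big(\frac{z+1-\alpha}{z+2}+\alpha\Big)=\frac{c\,g_1h_z}{z+1}\cdot\frac{(z+1)(1+\alpha)}{z+2}=\frac{c\,g_2\,h_z}{z+2},$$
because $g_2=(1+\alpha)g_1$. The pattern is a factor in $d$, times a factor in $z$, divided by $d+z$.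

**Lemma 5.** For this $b$ the solution of (7) with $H(z,1)=b(z+1)$ is
$$H(z,d)=\frac{c\,g_d\,h_z}{d+z}\qquad(z\ge0,\ d\ge1).\tag{10}$$

*Proof.* Recursion (7) determines $H(\cdot,d+1)$ from $H(\cdot,d)$, and (10) is correct for $d=1$. So it suffices to check that the right side of (10), which we call $H$ in this proof, satisfies (7). We have $g_{d+1}=g_d\frac{d+\alpha}d$ and $h_z=h_{z-1}\frac{z-\alpha}z$. Hence
$$H(z-1,d+1)-H(z,d)=\frac{c\,g_dh_{z-1}}{d+z}\Big(\frac{d+\alpha}d-\frac{z-\alpha}z\Big)=\frac{c\,g_dh_{z-1}}{d+z}\cdot\frac{\alpha(d+z)}{dz}=\frac{\alpha c\,g_dh_{z-1}}{dz}.$$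
On the other hand $h_0=\Gamma(1-\alpha)$, so
$$H(0,d)\,b(z)=\frac{c\,g_d\Gamma(1-\alpha)}d\cdot\frac{c\,\alpha\Gamma(\alpha)\,h_{z-1}}z=\frac{\alpha c\,g_dh_{z-1}}{dz},$$
because $c\,\Gamma(\alpha)\Gamma(1-\alpha)=1$. $\square$

The cancellation of $d+z$ is what makes the closed form work. Write $u(0)=1$ and
$$u(d)=H(0,d)=\frac{c\,g_d\Gamma(1-\alpha)}d=\frac{\Gamma(d+\alpha)}{\Gamma(\alpha)\Gamma(d+1)}\qquad(d\ge1).$$
The last expression also gives $1$ for $d=0$. These are the coefficients of $(1-t)^{-\alpha}$.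

**Lemma 6.** For $d\ge1$ and $z\ge0$,
$$g_d\le d^\alpha,\qquad h_z\le\frac{(z+1)^{-\alpha}}{1-\alpha},\tag{11}$$
and for all $d\ge0$,
$$u(d)\ge\frac{(d+1)^{\alpha-1}}{\Gamma(\alpha)}.\tag{12}$$

*Proof.* The function $\log\Gamma$ is convex on $(0,\infty)$, so for $x>0$ and $0\le a\le1$
$$\Gamma(x+a)\le\Gamma(x)^{1-a}\,\Gamma(x+1)^a=x^a\,\Gamma(x).\tag{13}$$
With $x=d$, $a=\alpha$ this is the first bound. With $x=z+1$, $a=1-\alpha$ it gives
$$h_z=\frac{\Gamma(z+2-\alpha)}{(z+1-\alpha)\Gamma(z+1)}\le\frac{(z+1)^{1-\alpha}}{z+1-\alpha}\le\frac{(z+1)^{-\alpha}}{1-\alpha},$$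
where the last inequality is $z+1-\alpha\ge(1-\alpha)(z+1)$. With $x=d+\alpha$, $a=1-\alpha$ it gives $\Gamma(d+1)\le(d+\alpha)^{1-\alpha}\Gamma(d+\alpha)$ for all $d\ge0$. Hence $u(d)\ge(d+\alpha)^{\alpha-1}/\Gamma(\alpha)\ge(d+1)^{\alpha-1}/\Gamma(\alpha)$, since $\alpha-1<0$. $\square$

In particular $b(n)=c\,g_1h_{n-1}/n=O(n^{-1-\alpha})$, so $b\in\ell_p$ and Lemma 4 applies.

## The norm of the kernel $H$

**Lemma 7.** The matrix $(Hf)(z)=\sum_{d\ge1}H(z,d)f(d)$ defines a bounded operator from $\ell_p(\{1,2,\dots\})$ to $\ell_p(\{0,1,\dots\})$ with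
$$\|H\|\le\eta(\alpha):=\frac{2\sin\pi\alpha}{(1-\alpha)\sin\big(\pi(\frac1p-\alpha)\big)},\qquad\text{and}\quad\eta(\alpha)\to0\ \text{ as }\ \alpha\downarrow0.$$

*Proof.*

**Step 1: a homogeneous majorant.** The purpose is to replace $H$ by a kernel of degree $-1$. Put $m=z+1\ge1$. As $d+m\ge2$, we have $d+z=d+m-1\ge\frac{d+m}2$. With (11),
$$H(z,d)\le\frac{2c}{1-\alpha}\,k(m,d),\qquad k(m,d)=\frac{(d/m)^\alpha}{d+m}.$$

**Step 2: two weighted sums.** The purpose is to find power weights for a Schur test. Let $s=\frac1p-\alpha\in(0,1)$ and $M=\pi/\sin\pi s$. For $0<\sigma<1$ and $a>0$, the substitution $t=av$ gives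
$$\int_0^\infty\frac{t^{-\sigma}}{t+a}\,dt=a^{-\sigma}\int_0^\infty\frac{v^{-\sigma}}{1+v}\,dv=a^{-\sigma}\,\frac{\pi}{\sin\pi\sigma}.$$
The integrand decreases in $t$, so its sum over $t=1,2,\dots$ is at most the integral. With $\sigma=s$,
$$\sum_{d\ge1}k(m,d)\,d^{-1/p}=m^{-\alpha}\sum_{d\ge1}\frac{d^{-s}}{d+m}\le M\,m^{-\alpha-s}=M\,m^{-1/p}.\tag{14}$$
Since $\alpha+\frac1q=1-s$ and $\sin\pi(1-s)=\sin\pi s$, with $\sigma=1-s$ we get
$$\sum_{m\ge1}k(m,d)\,m^{-1/q}=d^\alpha\sum_{m\ge1}\frac{m^{-(1-s)}}{m+d}\le M\,d^{\alpha-1+s}=M\,d^{-1/q}.\tag{15}$$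

**Step 3: the Schur test.** The purpose is the bound $M$ for the norm of $k$. Let $f\ge0$. Write $kf=\big(k^{1/q}d^{-1/(pq)}\big)\big(k^{1/p}d^{1/(pq)}f\big)$ and apply Hölder's inequality in $d$, then (14):
$$\Big(\sum_dk(m,d)f(d)\Big)^p\le\Big(\sum_dk(m,d)d^{-1/p}\Big)^{p/q}\sum_dk(m,d)f(d)^pd^{1/q}\le M^{p/q}m^{-1/q}\sum_dk(m,d)f(d)^pd^{1/q}.$$
Sum over $m$ and use (15): the result is at most $M^{p/q+1}\sum_df(d)^p=M^p\|f\|_p^p$, since $\frac pq+1=p$. For general $f$ pass to $|f|$. Therefore
$$\|H\|\le\frac{2c}{1-\alpha}\,M=\frac{2}{1-\alpha}\cdot\frac{\sin\pi\alpha}{\pi}\cdot\frac{\pi}{\sin\pi s}=\eta(\alpha).$$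
As $\alpha\downarrow0$ the numerator tends to $0$, and the denominator tends to $\sin(\pi/p)>0$. $\square$

The condition $\alpha<1/p$ is not an artifact of the proof. By (9), $f\mapsto E_xf(x)$ is a functional of norm $\big(\sum_{d=0}^xu(d)^q\big)^{1/q}$. By (12) these norms are unbounded as soon as $(1-\alpha)q\le1$, that is, $\alpha\ge1/p$.

## Uniformly bounded projections with an unbounded maximal function

From now on $E_k$ is built from the $b$ of the last two sections.

**Uniform bound.** The purpose is $\sup_k\|E_k\|\le1+\eta(\alpha)$. Split $f=f_-+f_+$ with $f_-=f1_{[0,k)}$ and $f_+=f1_{[k,\infty)}$. By Lemma 4, $E_kf_+=f_+$. For $x=k+z$ with $z\ge0$, (8) gives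
$$E_kf_-(k+z)=\sum_{d=1}^kH(z,d)\,f(k-d),$$
which is $H$ applied to the sequence $d\mapsto f(k-d)1_{d\le k}$, of norm $\|f_-\|_p$. By Lemma 7 and Hölder's inequality for two summands,
$$\|E_kf\|_p\le\|f_+\|_p+\eta(\alpha)\|f_-\|_p\le(1+\eta(\alpha)^q)^{1/q}\big(\|f_+\|_p^p+\|f_-\|_p^p\big)^{1/p}=(1+\eta(\alpha)^q)^{1/q}\|f\|_p .$$
Hence
$$\sup_k\|E_k\|\le K:=(1+\eta(\alpha)^q)^{1/q}\le1+\eta(\alpha).\tag{16}$$

**Large maximal function.** The purpose is one $f\in\ell_p$ for which $\sup_kE_kf$ is too large. By (9), for $f\ge0$,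
$$\sup_kE_kf(x)\ge E_xf(x)=\sum_{y=0}^xu(x-y)f(y).$$
Take
$$f(y)=(y+1)^{-1/p}\,(\log(y+2))^{-2/p}.\tag{17}$$
Then $f(y)^p=\frac1{(y+1)\log^2(y+2)}$ is summable, so $f\in\ell_p$, and $f$ is decreasing. For $0\le y\le x$, (12) gives $u(x-y)\ge(x-y+1)^{\alpha-1}/\Gamma(\alpha)\ge(x+1)^{\alpha-1}/\Gamma(\alpha)$, and $f(y)\ge f(x)$. There are $x+1$ terms, so
$$\sup_kE_kf(x)\ge(x+1)\frac{(x+1)^{\alpha-1}}{\Gamma(\alpha)}f(x)=\frac{(x+1)^{-(1/p-\alpha)}(\log(x+2))^{-2/p}}{\Gamma(\alpha)}=:\varphi(x).\tag{18}$$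
The function $\varphi$ is strictly decreasing, so $\varphi(x)>\varphi(N)$ at the $N$ points $x=0,\dots,N-1$. Taking $t=\varphi(N)$ in the definition of the weak norm, we see that $\|\varphi\|_{r,\infty}\ge\varphi(N)N^{1/r}$ for every $N\ge1$. If $\frac1r>\frac1p-\alpha$, the right side tends to infinity with $N$, since a positive power of $N$ beats the logarithm. Thus
$$\varphi\notin\ell_{r,\infty}\quad\text{whenever}\quad\tfrac1r>\tfrac1p-\alpha .\tag{19}$$

**Proof of Theorem 1.** Choose $\alpha\in(0,1/p)$ so small that $\eta(\alpha)\le\varepsilon$, which Lemma 7 allows. By Lemma 4 and (16), the $E_k$ satisfy the hypotheses of Proposition 3 with $K\le1+\varepsilon$. So $T=\sum_k(c_k-c_{k-1})E_k$ is positive and $\sup_n\|T^n\|\le1+\varepsilon$. With $f$ from (17), formulas (5) and (18) give $\sup_nA_n(T)f\ge\frac12\varphi$. By (19) with $r=p$, $\varphi\notin\ell_{p,\infty}$. Hence $\sup_nA_n(T)f$ is not in $\ell_{p,\infty}$, and so not in $\ell_p\subset\ell_{p,\infty}$. Since $f=|f|\in\ell_p$,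 (1) fails for every finite $C$. $\blacksquare$

Two things happen at once as $\alpha\downarrow0$: the overshoot operator $H$ becomes small, so the $E_k$ come close to contractions, and yet for each fixed $\alpha>0$ the gain $(x+1)^\alpha$ in (18) still beats the logarithm in $f$.

## Which $L_p$ spaces, which rates, which target spaces

**Proof of Theorem 2, part 1.** (a)$\Rightarrow$(b) is immediate.

**Step 1: (b)$\Rightarrow$(c).** The purpose is to transplant Theorem 1 to any infinite-dimensional $L_p(\mu)$, which shows that (b) fails there.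

First we need disjoint sets $F_0,F_1,\dots$ with $0<\mu(F_i)<\infty$. Recall that a $\sigma$-finite space is the disjoint union of a nonatomic part and countably many atoms. An atom $F$ has finite measure: if $X$ is the increasing union of sets $X_n$ of finite measure, then some $\mu(F\cap X_n)$ is positive, hence equal to $\mu(F)$. If the nonatomic part is not null, it contains a set of finite positive measure. Split this set into two parts of positive measure, keep one as $F_0$, split the other, keep one part as $F_1$, and so on. If the nonatomic part is null, then, as measurable functions are a.e. constant on atoms, $\dim L_p(\mu)=\infty$ forces infinitely many atoms, and these are the $F_i$.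

Define
$$Ja=\sum_ia_i\,\mu(F_i)^{-1/p}1_{F_i}\quad(a\in\ell_p),\qquad Pf=\Big(\mu(F_i)^{-1/q}\int_{F_i}f\,d\mu\Big)_i\quad(f\in L_p(\mu)).$$
Both are positive. $J$ is an isometry, as $\|Ja\|_p^p=\sum_i|a_i|^p\mu(F_i)^{-1}\mu(F_i)$. By Hölder, $\big|\int_{F_i}f\big|\le\mu(F_i)^{1/q}\big(\int_{F_i}|f|^p\big)^{1/p}$, so $\|Pf\|_p\le\|f\|_p$. Finally $PJ=I$, since $\mu(F_i)^{-1/q}\mu(F_i)^{-1/p}\mu(F_i)=1$.

Given $\varepsilon>0$, take $T$ and $f$ from Theorem 1 and let $T'=JTP\ge0$. Since $PJ=I$, $T'^n=JT^nP$ for $n\ge1$, so $\sup_{n\ge0}\|T'^n\|\le1+\varepsilon$. Also $T'^jJf=JT^jf$ for all $j\ge0$, hence $A_n(T')Jf=JA_n(T)f$ and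
$$\sup_nA_n(T')Jf=\sum_i\big(\sup_nA_n(T)f\big)(i)\,\mu(F_i)^{-1/p}1_{F_i}.$$
The integral of its $p$-th power is $\sum_i\big(\sup_nA_n(T)f\big)(i)^p=\infty$, while $0\le Jf\in L_p(\mu)$. So no estimate holds for $T'$. As $\varepsilon$ was arbitrary, (b) fails.

**Step 2: (c)$\Rightarrow$(a).** The purpose is to repeat the finite-dimensional estimate with weights. If $\dim L_p(\mu)<\infty$, there are no infinitely many disjoint sets of finite positive measure, since their indicators would be linearly independent. By the construction in Step 1 the nonatomic part is null and there are finitely many atoms $F_1,\dots,F_N$, of finite measure, whose indicators span $L_p(\mu)$. For $g\in L_p(\mu)$ the value of $|g|$ on $F_i$ is at most $\mu(F_i)^{-1/p}\|g\|_p$. Apply this to $g=A_n|f|$, whose norm is at most $\sup_n\|T^n\|\,\|f\|_p$: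
$$\sup_nA_n|f|\le\sum_{i=1}^N\mu(F_i)^{-1/p}\,\sup_n\|T^n\|\,\|f\|_p\,1_{F_i},\qquad\text{so}\qquad\Big\|\sup_nA_n|f|\Big\|_p\le N^{1/p}\sup_n\|T^n\|\,\|f\|_p .$$

The remaining sentence of part 1 is (2): if $\sup_n\|T^n\|\le1$, then $T$ is a positive contraction.

**Proof of part 2.** The purpose is to bound $T^n-T^{n+1}$ for the very operator of Theorem 1. For $n\ge1$, (4) gives
$$T^n-T^{n+1}=\sum_{k\ge0}\big(\phi_n(c_k)-\phi_n(c_{k-1})\big)E_k,\qquad\phi_n(c)=c^n(1-c).$$
The points $c_{-1}=0<c_0<c_1<\cdots$ increase in $[0,1]$, so with (16)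
$$\|T^n-T^{n+1}\|\le K\sum_{k\ge0}|\phi_n(c_k)-\phi_n(c_{k-1})|\le K\,\mathrm{Var}_{[0,1]}\phi_n .$$
Since $\phi_n'(c)=c^{n-1}\big(n-(n+1)c\big)$, the function $\phi_n$ increases from $0$ to its maximum at $c=\frac n{n+1}$ and then decreases to $0$. Its variation is
$$2\max\phi_n=2\Big(\frac n{n+1}\Big)^n\frac1{n+1}=\frac{2n^n}{(n+1)^{n+1}}\le\frac2{n+1}.$$
With $\alpha$ as in the proof of Theorem 1, $K\le1+\varepsilon$, and the bound $2(1+\varepsilon)/(n+1)$ follows.

**Proof of part 3.** The purpose is to use a larger $\alpha$: the power bound is then no longer close to $1$, but the maximal function is larger. Given $r<\infty$, choose $\alpha\in(0,1/p)$ with $\frac1p-\alpha<\frac1r$. By (16) and Proposition 3, $T$ is positive with $\sup_n\|T^n\|\le K<\infty$. With $f$ from (17), formulas (5) and (18) give $\sup_nA_nf\ge\frac12\varphi$, and $\varphi\notin\ell_{r,\infty}$ by (19).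

For $r=\infty$, let $T$ be any positive power bounded operator on $\ell_p$. At every point $x$ and for every $n$,
$$A_n|f|(x)\le\|A_n|f|\|_p\le\sup_n\|T^n\|\,\|f\|_p ,$$
and taking the supremum over $n$ and $x$ gives the claim. $\blacksquare$
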